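\title{The Picard principle for $\Delta+\mu$ on the punctured ball: true for $d\le4$, false for $d\ge5$}

\begin{abstract}
Let $\mu$ be a positive Radon measure on $\mathbb{R}^d\setminus\{0\}$ that locally generates continuous real potentials, and consider the cone of continuous solutions $u\ge0$ of $\Delta u+u\mu=0$ on the punctured unit ball that vanish at the unit sphere. We prove that any two nonzero elements of this cone are proportional if $d\in\{2,3,4\}$, and that for every $d\ge5$ there is a measure $\mu$ with smooth density for which the cone contains infinitely many linearly independent functions. Both proofs divide by a positive solution $h$ and study the energy $\int h^2|\nabla f|^2\,dx$. The threshold comes from the potential of a line segment, which is square integrable over a cross-section exactly when $d\le4$.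
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $d\ge2$. For an open set $V\subset\mathbb{R}^d$ with Green function $G_V$, normalized by $-\Delta G_V(\cdot,y)=\delta_y$, the Green potential of a positive measure $m$ on $V$ is $G_Vm(x)=\int G_V(x,y)\,dm(y)$. A positive Radon measure $\mu$ on $\mathbb{R}^d\setminus\{0\}$ \emph{locally generates continuous real potentials} if every point of $\mathbb{R}^d\setminus\{0\}$ has an open neighborhood $V\subset\mathbb{R}^d\setminus\{0\}$ such that $G_V(1_V\mu)$ is a continuous real-valued function on $V$. We call such a measure \emph{admissible}. The condition limits how strongly $\mu$ concentrates away from the origin. A point mass is not admissible, because its potential is infinite at the point. A measure with locally bounded density is admissible: on a ball $V$ with closure in $\mathbb{R}^d\setminus\{0\}$, the potential $G_V(1_V\mu)$ is the convolution of the fundamental solution with a bounded compactly supported function, which is continuous, minus a harmonic function. Nothing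 restricts the growth of $\mu$ at the origin.

Let $U=\{x\in\mathbb{R}^d:0<|x|<1\}$, and let $\mathcal{H}=\mathcal{H}^{\Delta+\mu}_0(U)$ be the set of all continuous functions $u\ge0$ on $U$ such that
\[
\Delta u+u\mu=0\quad\text{on }U,\qquad\lim_{|x|\to1}u(x)=0 .
\]
The equation is understood in the sense of distributions: $\int u\,\Delta\varphi\,dx+\int u\varphi\,d\mu=0$ for all $\varphi\in C_c^\infty(U)$. The set $\mathcal{H}$ is a convex cone. We say that the \emph{Picard principle} holds for $\mu$ if any two nonzero elements of $\mathcal{H}$ are proportional, so that $\mathcal{H}$ is $\{0\}$ or a single ray. The question treated here, taken from \cite{program}, is whether the Picard principle holds for every $d\ge3$ and every admissible $\mu$.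

The elements of $\mathcal{H}$ vanish on the unit sphere, and the rest of the boundary of $U$ is one point. One expects one degree of freedom, the strength of the singularity at that point, and the simplest cases agree.

\begin{example}\label{ex:radial}
Let $d\ge3$ and $\mu=c|x|^{-2}\,dx$ with $c\ge0$. Elements of $\mathcal{H}$ are smooth by elliptic regularity, and their spherical means solve $r^2f''+(d-1)rf'+cf=0$ with $f(r)\to0$ as $r\to1$. The solutions of this equation that vanish at $r=1$ form a space of dimension one, so all elements of $\mathcal{H}$ have proportional spherical means. If $c<(d-2)^2/4$, then $\mathcal{H}$ contains $|x|^{a_-}-|x|^{a_+}$, where $a_-<a_+$ are the roots of $a^2+(d-2)a+c=0$. If $c>(d-2)^2/4$, the roots are not real, every nonzero solution $f$ changes sign on $(0,1)$, and $\mathcal{H}=\{0\}$; this is why the question concerns nonzero elements. If $c=0$, B\^ocher's theorem writes $u\in\mathcal{H}$ as $a(|x|^{2-d}-1)$ plus a function that is harmonic in the whole ball; that function vanishes at the sphere, so it is zero,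 and the Picard principle holds.
\end{example}

The case $d=1$, which we exclude, shows how the principle can fail. There $U=(-1,0)\cup(0,1)$, and for $\mu=0$ the functions $(1-|x|)1_{\{x>0\}}$ and $(1-|x|)1_{\{x<0\}}$ are not proportional, because the origin can be approached along two routes that do not communicate. For $d\ge2$ the set $U$ is connected, and the question becomes whether $\mu$ can create such routes. It can do so exactly when $d\ge5$.

\begin{theorem}\label{thm:fail}
If $d\ge5$, there is a positive measure $\mu$ with $C^\infty$ density on $\mathbb{R}^d\setminus\{0\}$, hence admissible, such that $\mathcal{H}^{\Delta+\mu}_0(U)$ contains infinitely many linearly independent functions.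
\end{theorem}

\begin{theorem}\label{thm:hold}
If $d\in\{2,3,4\}$, then for every admissible $\mu$ any two nonzero elements of $\mathcal{H}^{\Delta+\mu}_0(U)$ are proportional.
\end{theorem}

Theorem~\ref{thm:fail} answers the question in the negative, and Theorem~\ref{thm:hold} shows that $d\ge5$ is exactly the range of failure. The two proofs are independent and share only the tools of Section~\ref{sec:tools}.

Both start from the same substitution. If $h\in\mathcal{H}$ is nonzero, then $h>0$, and $u=hw$ solves $\Delta u+u\mu=0$ if and only if $\operatorname{div}(h^2\nabla w)=0$. The measure $\mu$ has disappeared from the equation. What remains is a conductor $U$ with conductivity $h^2$, and what is left of $\mu\ge0$ is that $h$ is superharmonic. Two routes to the origin fail to communicate if each of them conducts far better than the material between them. So we must decide how well $h^2$ can conduct along a thin wire when $h$ is a positive superharmonic function. Section~\ref{sec:wire} computes this for a straight wire and finds the threshold between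 $d=4$ and $d=5$. Section~\ref{sec:fail} builds infinitely many wires and proves Theorem~\ref{thm:fail}. Section~\ref{sec:hold} proves Theorem~\ref{thm:hold}.

\begin{remark}[The hypotheses on $\mu$]\label{rem:hyp}
The proof of Theorem~\ref{thm:hold} uses that $\mu\ge0$, through the superharmonicity of the elements of $\mathcal{H}$, and that $\mu$ is finite on the compact sets $\{s\le|x|\le1\}$, in Lemma~\ref{lem:cutoff}. It does not use the condition on potentials, since continuity of the solutions is part of the definition of $\mathcal{H}$. The sign of $\mu$ cannot be dropped in any dimension $d\ge2$. Let $k=|x|^{2-d}-1$ for $d\ge3$ and $k=-\log|x|$ for $d=2$, and let $\phi=x_1(|x|^{-d}-1)/k$. Both $k$ and $k\phi$ are harmonic in $U$, so $k\Delta\phi+2\nabla k\cdot\nabla\phi=0$, and $u_\pm=ke^{\pm\phi}$ satisfy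
\[
\Delta u_\pm=e^{\pm\phi}\big(\Delta k\pm(k\Delta\phi+2\nabla k\cdot\nabla\phi)+k|\nabla\phi|^2\big)=|\nabla\phi|^2u_\pm .
\]
The function $\phi$ extends smoothly across the unit sphere, because $r^{-d}-1$ and $k$ are analytic in $r=|x|$ with simple zeros at $r=1$. So $u_+$ and $u_-$ are positive, vanish at the sphere, are not proportional, and solve $\Delta u+u\mu=0$ for the negative measure $\mu=-1_U|\nabla\phi|^2\,dx$, whose density is locally bounded on $\mathbb{R}^d\setminus\{0\}$.
\end{remark}

\section{The weighted energy}\label{sec:tools}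

We write $S_t=\{|x|=t\}$ and $\hat x=x/|x|$. The letters $C$ and $c$ denote positive constants that depend only on $d$ and may change from line to line.

\subsection{Standard facts}

\emph{Superharmonic functions.} A continuous function $f$ on an open set $\Omega$ is superharmonic if and only if $\Delta f\le0$ in the sense of distributions. A superharmonic function lies above its mean over each sphere that bounds a closed ball in $\Omega$, and hence above its mean with respect to any radial probability measure on such a ball. It obeys the minimum principle, and if $f\ge0$ and $\Omega$ is connected, then $f>0$ or $f\equiv0$. If $\Omega$ is bounded and $f\ge0$, the Riesz decomposition gives $f=k+G_\Omega\nu$ with $\nu=-\Delta f$ and $k\ge0$ harmonic. A distribution that is nonnegative on nonnegative test functions is a positive Radon measure.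

\emph{Sobolev functions.} Products of locally bounded functions in $W^{1,2}_{loc}$, and compositions of functions in $W^{1,2}_{loc}$ with piecewise $C^1$ Lipschitz functions, are in $W^{1,2}_{loc}$ and obey the product and chain rules. In particular $\nabla f^+=1_{\{f>0\}}\nabla f$, and $\nabla f=0$ a.e.\ on every level set of $f$. If $\nabla f=0$ a.e.\ on a connected open set, then $f$ is constant there. If $f\in W^{1,2}_{loc}(U)$, then for a.e.\ $\omega\in S^{d-1}$ the function $t\mapsto f(t\omega)$ agrees a.e.\ with a locally absolutely continuous function on $(0,1)$ whose derivative is $\omega\cdot\nabla f(t\omega)$.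

\emph{De Giorgi--Nash--Moser theory.} Let $a$ be measurable with $0<a_0\le a\le a_1$ on a ball $B(x,2R)$, and let $W\in W^{1,2}(B(x,2R))$ be a bounded weak solution of $\operatorname{div}(a\nabla W)=0$. Then $W$ has a continuous representative, and $|W(y)-W(y')|\le C'\sup|W|\,(|y-y'|/R)^{\alpha}$ on $B(x,R)$, where $C'$ and $\alpha>0$ depend only on $d$ and $a_1/a_0$. A nonnegative weak solution on a connected open set that vanishes at one point vanishes identically (strong maximum principle).

\subsection{Dividing by a solution}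

In this subsection and the next, $\mu$ is a fixed admissible measure. The elements of $\mathcal{H}$ are only assumed continuous, so we first show that energy methods apply to them.

\begin{lemma}\label{lem:sobolev}
Let $u\in\mathcal{H}$, $u\ne0$. Then $u$ is superharmonic, $u>0$, $u\in W^{1,2}_{loc}(U)$, and
\begin{equation}\label{eq:weak}
\int\nabla u\cdot\nabla f\,dx=\int uf\,d\mu
\end{equation}
for every continuous $f\in W^{1,2}$ with compact support in $U$.
\end{lemma}

\begin{proof}
Since $\Delta u=-u\mu\le0$, the function $u$ is superharmonic, and $u>0$ because $U$ is connected. Let $\chi\in C_c^\infty(U)$, let $M$ be the supremum of $u$ on a relatively compact neighborhood of $\operatorname{supp}\chi$ in $U$, and let $u_\varepsilon$ be mollifications of $u$. For small $\varepsilon$ they are smooth and superharmonic near $\operatorname{supp}\chi$, with $0\le u_\varepsilon\le M$. Then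
\[
\int\chi^2|\nabla u_\varepsilon|^2+2\int\chi(u_\varepsilon-M)\nabla\chi\cdot\nabla u_\varepsilon=\int(-\Delta u_\varepsilon)\,\chi^2(u_\varepsilon-M)\le0 ,
\]
and the Cauchy--Schwarz inequality gives $\int\chi^2|\nabla u_\varepsilon|^2\le4M^2\int|\nabla\chi|^2$. This bound is uniform in $\varepsilon$, so $u\in W^{1,2}_{loc}(U)$. Now \eqref{eq:weak} holds for $f\in C_c^\infty(U)$. For general $f$, the mollifications of $f$ converge uniformly and in $W^{1,2}$, with supports in a fixed compact subset of $U$, on which $u\mu$ is finite.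
\end{proof}

Fix $h\in\mathcal{H}$, $h\ne0$, and put
\[
E(f,\varphi)=\int_Uh^2\,\nabla f\cdot\nabla\varphi\,dx,\qquad E(f)=E(f,f),
\]
whenever the integrand is integrable. A \emph{weak solution} in an open set $O\subset U$ is a function $w\in W^{1,2}_{loc}(O)$ with $E(w,\varphi)=0$ for all $\varphi\in C_c^\infty(O)$. On compact subsets of $U$ the weight $h^2$ lies between two positive constants. Hence the identity extends by density to all $\varphi\in W^{1,2}$ with compact support in $O$, and De Giorgi--Nash--Moser theory applies locally. We always take the continuous representative of a bounded weak solution.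

\begin{lemma}\label{lem:transform}
\begin{enumerate}
\item[(a)] If $u\in\mathcal{H}$, then $u/h$ is a weak solution in $U$.
\item[(b)] If $w$ is a bounded weak solution in an open set $O\subset U$, then $\Delta(hw)+hw\mu=0$ in $O$. In particular, if $O=U$ and $w\ge0$, then $hw\in\mathcal{H}$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $u\ne0$, $w=u/h$ and $\varphi\in C_c^\infty(U)$. Then $h^2\nabla w=h\nabla u-u\nabla h$, and \eqref{eq:weak} for $u$ and for $h$ gives
\[
E(w,\varphi)=\int\nabla u\cdot\nabla(h\varphi)-\int\nabla h\cdot\nabla(u\varphi)=\int uh\varphi\,d\mu-\int hu\varphi\,d\mu=0 ,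
\]
since the terms $\varphi\nabla u\cdot\nabla h$ cancel.

(b) Let $\varphi\in C_c^\infty(O)$. Expanding both sides shows
\[
\nabla(hw)\cdot\nabla\varphi=\nabla h\cdot\nabla(w\varphi)+\nabla w\cdot(h\nabla\varphi-\varphi\nabla h)=\nabla h\cdot\nabla(w\varphi)+h^2\nabla w\cdot\nabla(\varphi/h).
\]
The first term integrates to $\int hw\varphi\,d\mu$ by \eqref{eq:weak}, and the second to $E(w,\varphi/h)=0$. If $O=U$ and $w\ge0$, then $hw$ is continuous and $0\le hw\le h\sup w\to0$ as $|x|\to1$.
\end{proof}

\subsection{Compactness and minimizers}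

By Lemma~\ref{lem:transform}, the elements of $\mathcal{H}$ below $h$ correspond to the weak solutions in $U$ with values in $[0,1]$. We shall produce such solutions as limits of energy minimizers.

\begin{lemma}\label{lem:compact}
\begin{enumerate}
\item[(a)] If $W$ is a bounded weak solution in $O$, and $\zeta\in W^{1,2}$ is bounded with compact support in $O$, then $\int h^2\zeta^2|\nabla W|^2\le4\sup W^2\int h^2|\nabla\zeta|^2$.
\item[(b)] Let $O_n$ be increasing open sets with union $U$, and let $W_n$ be weak solutions in $O_n$ with $|W_n|\le1$. Then a subsequence converges locally uniformly in $U$ to a weak solution in $U$.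
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Testing with $W\zeta^2$ gives $\int h^2\zeta^2|\nabla W|^2=-2\int h^2W\zeta\,\nabla W\cdot\nabla\zeta$, and the Cauchy--Schwarz inequality finishes the proof.

(b) Every compact subset of $U$ lies in $O_n$ for large $n$. The H\"older estimate, the Arzel\`a--Ascoli theorem and a diagonal argument give a subsequence that converges locally uniformly to some $W$. By (a) it is bounded in $W^{1,2}$ on each compact set. So $W\in W^{1,2}_{loc}(U)$, the gradients converge weakly in $L^2_{loc}$, and $E(W,\varphi)=\lim E(W_n,\varphi)=0$ for $\varphi\in C_c^\infty(U)$.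
\end{proof}

\begin{lemma}\label{lem:min}
Let $P\subset U$ be measurable and let $f_0\in W^{1,2}_{loc}(U)$ satisfy $0\le f_0\le1$ and $E(f_0)<\infty$. Then $E$ has a minimizer $f$ in the class
\[
\mathcal{K}=\{f\in W^{1,2}_{loc}(U):0\le f\le1,\ f=f_0\text{ a.e.\ on }P\},
\]
and $f$ has the following properties.
\begin{enumerate}
\item[(a)] $E(f,\varphi)=0$ for all $\varphi\in W^{1,2}_{loc}(U)$ with $E(\varphi)<\infty$ and $\varphi=0$ a.e.\ on $P$. In particular, $f$ is a weak solution in every open subset of $U\setminus P$.
\item[(b)] If $O\subset U$ is open and $f_0=1$ a.e.\ on $P\cap O$, there is a positive Radon measure $\sigma_f$ on $O$ with $E(f,\varphi)=\int\varphi\,d\sigma_f$ for all continuous $\varphi\in W^{1,2}$ with compact support in $O$.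
\end{enumerate}
\end{lemma}

\begin{proof}
A minimizing sequence $f_n$ is bounded in $W^{1,2}$ on each annulus $\{s<|x|<1-s\}$, since $0\le f_n\le1$ and $h$ is bounded below there. By weak compactness, Rellich's theorem and a diagonal argument, a subsequence converges weakly in $W^{1,2}_{loc}$ and a.e.\ to some $f$, and $f\in\mathcal{K}$. The sequence $h\nabla f_n$ is bounded in $L^2(U)$ and converges weakly to $h\nabla f$ on each annulus, hence weakly in $L^2(U)$. Thus $E(f)\le\liminf E(f_n)$.

Let $E(\varphi)<\infty$ and $f_t=\min(1,\max(0,f+t\varphi))$. Clipping does not increase the energy, so whenever $f_t\in\mathcal{K}$,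
\[
E(f)\le E(f_t)\le E(f+t\varphi)=E(f)+2tE(f,\varphi)+t^2E(\varphi).
\]
In (a), $f_t\in\mathcal{K}$ for all real $t$, so $E(f,\varphi)=0$. In (b), let $0\le\varphi\in C_c^\infty(O)$ and $t>0$. Then $f_t=1$ a.e.\ on $P\cap O$ and $f_t=f$ outside $O$, so $f_t\in\mathcal{K}$ and $E(f,\varphi)\ge0$. Hence $\varphi\mapsto E(f,\varphi)$ is a positive Radon measure on $O$, and the formula extends by mollification as in Lemma~\ref{lem:sobolev}.
\end{proof}

In electrical terms $f$ is the voltage when the values on $P$ are held fixed, and $\sigma_f$ is the current fed in where the voltage is held at $1$.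

\section{A straight wire in dimensions four and five}\label{sec:wire}

Let $d\ge4$, write points of $\mathbb{R}^d$ as $(z,y)\in\mathbb{R}\times\mathbb{R}^{d-1}$, and put $\rho=|y|$. The Newtonian potential of length measure on the $z$-axis is a multiple of
\[
\int_{\mathbb{R}}(t^2+\rho^2)^{(2-d)/2}\,dt=\rho^{3-d}\int_{\mathbb{R}}(1+s^2)^{(2-d)/2}\,ds .
\]
For this section only, take $h=\rho^{3-d}$ and $E(f)=\int_Zh^2|\nabla f|^2\,dx$ on the hollow cylinder $Z=\{0<z<1,\ \varepsilon<\rho<1\}$. We ask whether a function of bounded energy can change by $1$ from one end of $Z$ to the other when $\varepsilon$ is small. On a cross-section, in polar coordinates $y=\rho\omega$,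
\[
h^2\,dy=\rho^{6-2d}\rho^{d-2}\,d\rho\,d\omega=\rho^{4-d}\,d\rho\,d\omega .
\]

For $d=4$ it can. The function $f=z$ has energy $|S^2|\int_\varepsilon^1d\rho\le4\pi$, however small $\varepsilon$ is.

For $d=5$ it cannot. Here $h^2\,dy=\rho^{-1}d\rho\,d\omega$ has total mass $|S^3|\Lambda$ with $\Lambda=\log(1/\varepsilon)$. For $f$ smooth on $\overline Z$, let $a(z)$ be the average of $f(z,\cdot)$ with respect to the probability measure $h^2\,dy/(|S^3|\Lambda)$. Then
\[
|a(1)-a(0)|\le\frac1{|S^3|\Lambda}\int_Z|\nabla f|\,h^2\,dx\le\frac{E(f)^{1/2}\big(\int_Zh^2\,dx\big)^{1/2}}{|S^3|\Lambda}=\Big(\frac{E(f)}{|S^3|\Lambda}\Big)^{1/2},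
\]
which tends to $0$ with $\varepsilon$. The wire becomes a perfect conductor: along it, the cross-sectional average of a function of bounded energy is almost constant.

To turn this into Theorem~\ref{thm:fail}, three things have to be added. First, the mass on the axis must be smeared out so that $\mu$ is smooth; we smear at a scale below the inner radius $\varepsilon$. Second, infinitely many wires must run into the origin inside disjoint cones, and $h$ must stay bounded between the cones, so that a function can equal $1$ on one wire and $0$ on the others at bounded cost. This forces the mass density on the wires to decay at the origin, and we compensate by letting $\Lambda$ grow rapidly. Third, such a function must be replaced by a weak solution. Minimizing the energy does this without increasing the energy, so the averages along the wires are preserved up to a small error.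

\section{Failure of the principle for $d\ge5$}\label{sec:fail}

Throughout this section $d\ge5$.

\subsection{The potential $h$ and the measure $\mu$}

Let $B$ be the unit ball. Its Green function is
\[
G_B(x,y)=c_d\big(|x-y|^{2-d}-D^{2-d}\big),\qquad D^2=|x-y|^2+(1-|x|^2)(1-|y|^2),
\]
so $G_B(x,y)\le c_d|x-y|^{2-d}$. If $|x|,|y|\le\frac12$, then $(1-|x|^2)(1-|y|^2)\ge\frac9{16}\ge\frac9{16}|x-y|^2$, so $D\ge\frac54|x-y|$ and
\begin{equation}\label{eq:Glow}
G_B(x,y)\ge c\,|x-y|^{2-d}\qquad(|x|,|y|\le\tfrac12).
\end{equation}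

Fix unit vectors $\xi_\infty$ and $\xi_j$, $j\ge1$, with $|\xi_j-\xi_\infty|=2^{-j}$. The $j$th wire runs in the direction $\xi_j$, with aperture $\alpha_j$, strength $\lambda_j$ and length $\tau_j$ given by
\[
\alpha_j=2^{-j-5},\qquad\lambda_j=2^{-j}\alpha_j^{d-2},\qquad\tau_j=2^{-j-1}.
\]
For $i\ne j$ and $l=\min(i,j)$ we have $|\xi_i-\xi_j|\ge|2^{-i}-2^{-j}|\ge2^{-l-1}=16\alpha_l$, so
\begin{equation}\label{eq:sep}
|\xi_i-\xi_j|\ge3\alpha_i+2\alpha_j\qquad(i\ne j).
\end{equation}
Let $A_j\ge1$ be parameters, to be chosen in \eqref{eq:choice}, and put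
\[
\Lambda_j(t)=A_jt^{-2d},\qquad\varepsilon_j(t)=\alpha_jt\,e^{-\Lambda_j(t)} .
\]
Thus $\varepsilon_j$ is increasing, $\varepsilon_j(t)\le\alpha_jt\le t/64$, and $\Lambda_j(t)=\log(\alpha_jt/\varepsilon_j(t))$ is the logarithmic ratio of the outer and the inner radius, as in Section~\ref{sec:wire}. Let $\chi\in C_c^\infty(B)$ be radial with $\chi\ge0$ and $\int\chi=1$, and let $m_{j,t}$ be the probability measure with density $\varepsilon_j(t)^{-d}\chi\big((x-t\xi_j)/\varepsilon_j(t)\big)$. Define
\[
\nu=\sum_{j\ge1}\lambda_j\int_0^{\tau_j}m_{j,t}\,t^{d-2}\,dt,\qquad h=G_B\nu,\qquad\mu=1_U\,\frac\nu h .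
\]
The factor $t^{d-2}$ and the factor $\alpha_j^{d-2}$ in $\lambda_j$ cancel the kernel $(\alpha_jt)^{2-d}$ seen from the side of the cone; this is what keeps $h$ bounded between the cones.

\begin{lemma}\label{lem:mu}
The measure $\mu$ has a $C^\infty$ density on $\mathbb{R}^d\setminus\{0\}$, and $h$ is a nonzero element of $\mathcal{H}^{\Delta+\mu}_0(U)$.
\end{lemma}

\begin{proof}
The measure $m_{j,t}$ is carried by $\{0<|x|\le2t\}$, so $\nu$ is a finite measure carried by $\{0<|x|\le\frac12\}$. On $\{|x|>s\}$ only $t\ge s/2$ and the finitely many $j$ with $\tau_j\ge s/2$ contribute, and the density of $m_{j,t}$ is smooth in $(x,t)$ for $t>0$. So $\nu$ has a $C^\infty$ density on $\mathbb{R}^d\setminus\{0\}$. On $\{s<|x|<1\}$, $h$ is the sum of the potential of $1_{\{|x|\le s\}}\nu$, which is harmonic there, and the potential of a bounded density, which is continuous. Hence $h$ is continuous on $U$. It is positive, satisfies $-\Delta h=\nu$ in $U$, and is smooth by elliptic regularity. As $|x|\to1$, $G_B(x,y)\to0$ uniformly for $|y|\le\frac12$,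 so $h(x)\to0$. The density of $\mu$ is the quotient of the density of $\nu$ by $h$ on $U$ and vanishes for $|x|>\frac12$, so it is smooth on $\mathbb{R}^d\setminus\{0\}$. Finally $\Delta h+h\mu=-\nu+\nu=0$ on $U$.
\end{proof}

In particular $\mu$ is admissible, and Section~\ref{sec:tools} applies with this $h$. The proof needs an upper bound for $h$ between the cones and a lower bound in the hollow tubes
\[
\mathcal{T}_j=\{z\xi_j+y:\ y\perp\xi_j,\ 0<z<\tau_j,\ \varepsilon_j(z)<|y|<\alpha_jz\};
\]
see Figure~\ref{fig:tube}. Since $h$ depends on the $A_j$, and the $A_j$ will be chosen in terms of the constants, it matters that the constants do not depend on the $A_j$.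

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\fill[gray!20] (0,0) -- (8,1.6) -- (8,2.4) -- cycle;
\fill[gray!20] (0,0) -- (8,-1.6) -- (8,-2.4) -- cycle;
\fill[gray!55] (0,0) -- (7,0.7) -- (7,-0.7) -- cycle;
\fill (2,0) .. controls (5,0) and (6,0.05) .. (7,0.15) -- (7,-0.15) .. controls (6,-0.05) and (5,0) .. (2,0);
\draw (0,0) -- (2,0);
\draw[dashed,->] (7,0) -- (8.6,0) node[right] {$\xi_j$};
\fill (0,0) circle (1.3pt) node[left] {$0$};
\node[right] at (7,0.5) {$\mathcal{T}_j$};
\node[right] at (8,2) {$2\alpha_j\le|\hat x-\xi_j|\le3\alpha_j$};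
\end{tikzpicture}
\caption{A schematic section through the $j$th wire. The mass of $\nu$ is smeared over the black core of radius about $\varepsilon_j(z)$. In the hollow tube $\mathcal{T}_j$ (dark gray) the potential $h$ is large. In the conical shell (light gray) $h$ is bounded, and there the model function $w_0^{(j)}$ passes from the value $1$ inside to the value $0$ outside.}\label{fig:tube}
\end{figure}

\begin{lemma}\label{lem:bounds}
There is a constant $c>0$ that depends only on $d$, and not on the $A_j$, such that the following holds.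
\begin{enumerate}
\item[(a)] If $x\in U$ and $|\hat x-\xi_j|\ge2\alpha_j$ for all $j$, then $h(x)\le c_d$.
\item[(b)] If $x=z\xi_j+y\in\mathcal{T}_j$ and $\rho=|y|$, then $h(x)\ge c\,\lambda_jz^{d-2}\rho^{3-d}$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Since $G_B(x,\cdot)$ is superharmonic in $B$ and $m_{j,t}$ is radial about $t\xi_j$, we have $\int G_B(x,\cdot)\,dm_{j,t}\le G_B(x,t\xi_j)\le c_d|x-t\xi_j|^{2-d}$. With $r=|x|$ and $\alpha_j\le1$,
\[
|x-t\xi_j|^2=(r-t)^2+rt\,|\hat x-\xi_j|^2\ge\alpha_j^2(r-t)^2+4\alpha_j^2rt=\alpha_j^2(r+t)^2 .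
\]
Therefore
\[
h(x)\le c_d\sum_j\lambda_j\alpha_j^{2-d}\int_0^{\tau_j}\Big(\frac t{r+t}\Big)^{d-2}dt\le c_d\sum_j2^{-j}=c_d .
\]

(b) We keep only the part of the $j$th wire with $t\in[z-\rho,z]$. For such $t$ we have $z/2\le t<\tau_j$, and for $y'\in\operatorname{supp}m_{j,t}$,
\[
|x-y'|\le(z-t)+\rho+\varepsilon_j(t)\le2\rho+\varepsilon_j(z)\le3\rho .
\]
Also $|x|\le2z\le\frac12$ and $|y'|\le\frac12$. By \eqref{eq:Glow}, $h(x)\ge\lambda_j\cdot\rho\cdot c\,(3\rho)^{2-d}(z/2)^{d-2}$.
\end{proof}

\subsection{Functions that select one wire}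

Let $\zeta_i$ be the continuous function on $[0,\infty)$ that equals $1$ on $[0,2\alpha_i]$, equals $0$ on $[3\alpha_i,\infty)$ and is linear between, and let $w_0^{(i)}(x)=\zeta_i(|\hat x-\xi_i|)$. We write $\delta_{ij}$ for the Kronecker symbol.

\begin{lemma}\label{lem:model}
There is $E_0$, depending only on $d$, with $E(w_0^{(i)})\le E_0$ for all $i$. Moreover $w_0^{(i)}=\delta_{ij}$ on $\mathcal{T}_j$ for all $i,j$.
\end{lemma}

\begin{proof}
At a.e.\ point where $\nabla w_0^{(i)}\ne0$ we have $2\alpha_i\le|\hat x-\xi_i|\le3\alpha_i$. For $j\ne i$, \eqref{eq:sep} gives $|\hat x-\xi_j|\ge(3\alpha_i+2\alpha_j)-3\alpha_i=2\alpha_j$, so $h\le c_d$ at such points by Lemma~\ref{lem:bounds}(a). The differential of $x\mapsto\hat x$ has norm $|x|^{-1}$, so $|\nabla w_0^{(i)}|\le\alpha_i^{-1}|x|^{-1}$. The cap $\{\omega\in S^{d-1}:|\omega-\xi_i|\le3\alpha_i\}$ has measure at most $C\alpha_i^{d-1}$. Hence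
\[
E(w_0^{(i)})\le c_d^2\,\alpha_i^{-2}\,C\alpha_i^{d-1}\int_0^1r^{d-3}\,dr\le E_0 .
\]
Let $x=z\xi_j+y\in\mathcal{T}_j$ and let $\beta$ be the angle between $x$ and $\xi_j$. Then $|\hat x-\xi_j|=2\sin(\beta/2)\le\tan\beta=|y|/z\le\alpha_j$. So $w_0^{(j)}(x)=1$. For $i\ne j$, \eqref{eq:sep} gives $|\hat x-\xi_i|\ge3\alpha_i+\alpha_j$, so $w_0^{(i)}(x)=0$.
\end{proof}

For $0<s<1$ let $w_s^{(i)}$ be the minimizer given by Lemma~\ref{lem:min} for $P=\{0<|x|<s\}$ and $f_0=w_0^{(i)}$. Then $0\le w^{(i)}_s\le1$, $E(w_s^{(i)})\le E_0$, and $w_s^{(i)}$ is a weak solution in $\{s<|x|<1\}$. As $s\to0$ the prescribed values recede into the origin, and a priori the limit could be the same constant for every $i$. The wires prevent this.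

\subsection{Averages along a tube}

The cross-section of $\mathcal{T}_j$ changes with $z$, so we use coordinates in which it is fixed and in which the measure $d\rho/(\rho\Lambda)$ of Section~\ref{sec:wire} is uniform. Let $S^{d-2}$ be the unit sphere of $\xi_j^\perp$. For $z\in(0,\tau_j)$, $\theta\in(0,1)$, $\omega\in S^{d-2}$ put
\[
\gamma(z,\theta,\omega)=z\xi_j+\rho\,\omega,\qquad\rho=\alpha_jz\,e^{-\theta\Lambda_j(z)} .
\]
For fixed $z$, $\theta\mapsto\rho$ maps $(0,1)$ onto $(\varepsilon_j(z),\alpha_jz)$ with $\partial_\theta\rho=-\rho\Lambda_j(z)$. So $\gamma$ is a diffeomorphism onto $\mathcal{T}_j$, and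
\begin{equation}\label{eq:jac}
dx=\rho^{d-2}\,dz\,d\rho\,d\omega=\rho^{d-1}\Lambda_j(z)\,dz\,d\theta\,d\omega .
\end{equation}
The curves $z\mapsto\gamma(z,\theta,\omega)$ have bounded speed: since $\Lambda_j'=-2d\Lambda_j/z$ and $xe^{-x}\le1$ for $x\ge0$,
\[
0\le\partial_z\rho=\frac\rho z(1+2d\,\theta\Lambda_j)=\alpha_je^{-\theta\Lambda_j}(1+2d\,\theta\Lambda_j)\le1+2d,
\]
and so $|\partial_z\gamma|\le2+2d$. For a function $f$ on $U$ define
\[
a_j[f](z)=\frac1{|S^{d-2}|}\int_{S^{d-2}}\int_0^1f(\gamma(z,\theta,\omega))\,d\theta\,d\omega .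
\]

\begin{lemma}\label{lem:variation}
There is $C_*$, depending only on $d$, such that for every $j$ and every $f\in W^{1,2}_{loc}(U)$ with $E(f)<\infty$ the function $a_j[f]$ agrees a.e.\ on $(0,\tau_j)$ with a locally absolutely continuous function $a$, and
\[
\int_0^{\tau_j}|a'(z)|\,dz\le C_*\lambda_j^{-1}A_j^{-1/2}E(f)^{1/2}.
\]
\end{lemma}

\begin{proof}
Let $[z_0,z_1]\subset(0,\tau_j)$. The set $\gamma([z_0,z_1]\times[0,1]\times S^{d-2})$ is a compact subset of $U$, and on it $dz\,d\theta\,d\omega$ is comparable with $dx$ by \eqref{eq:jac}, because $\rho\ge\varepsilon_j(z_0)>0$. For smooth $f$, differentiation under the integral gives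
\[
a_j[f]'(z)=\frac1{|S^{d-2}|}\int_{S^{d-2}}\int_0^1\nabla f(\gamma)\cdot\partial_z\gamma\,d\theta\,d\omega .
\]
For general $f$, approximate $f$ by smooth functions in $W^{1,2}$ of a neighborhood of the compact set; the averages and the right-hand sides converge in $L^2(z_0,z_1)$. So $a_j[f]\in W^{1,2}(z_0,z_1)$ with the same formula for its derivative. This gives the representative $a$. By \eqref{eq:jac} and the Cauchy--Schwarz inequality,
\[
\int_0^{\tau_j}|a'|\,dz\le C\int_{\mathcal{T}_j}|\nabla f|\,\frac{\rho^{1-d}}{\Lambda_j}\,dx\le CE(f)^{1/2}J^{1/2},\qquad J=\int_{\mathcal{T}_j}\frac{\rho^{2-2d}}{h^2\Lambda_j^2}\,dx .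
\]
Lemma~\ref{lem:bounds}(b) gives $h^{-2}\le C\lambda_j^{-2}z^{4-2d}\rho^{2d-6}$. The total exponent of $\rho$ is $(2-2d)+(2d-6)+(d-2)=d-6$, so
\[
J\le\frac C{\lambda_j^2}\int_0^{\tau_j}\frac{z^{4-2d}}{\Lambda_j(z)^2}\int_{\varepsilon_j(z)}^{\alpha_jz}\rho^{d-6}\,d\rho\,dz .
\]
Since $d\ge5$ and $\rho\le1$, we have $\rho^{d-6}\le\rho^{-1}$, and the inner integral is at most $\Lambda_j(z)$. Thus $J\le C\lambda_j^{-2}\int_0^{\tau_j}z^{4-2d}A_j^{-1}z^{2d}\,dz\le C\lambda_j^{-2}A_j^{-1}$.
\end{proof}

The inequality $\rho^{d-6}\le\rho^{-1}$ is the step that needs $d\ge5$. For $d=4$ the inner integral would be of order $1/\varepsilon_j(z)$, which grows exponentially in $\Lambda_j(z)$.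

\subsection{Proof of Theorem~\ref{thm:fail}}

The numbers $C_*$, $E_0$ and $\lambda_j$ do not depend on $A_1,A_2,\dots$. Choose $A_j\ge1$ with
\begin{equation}\label{eq:choice}
C_*\lambda_j^{-1}A_j^{-1/2}E_0^{1/2}\le4^{-j}.
\end{equation}
Fix $i,j$ and $s<\tau_j/2$, and let $a$ be the representative of $a_j[w_s^{(i)}]$ from Lemma~\ref{lem:variation}. For $z<s/2$ we have $|\gamma|\le2z<s$, where $w_s^{(i)}=w_0^{(i)}=\delta_{ij}$ a.e.\ by Lemma~\ref{lem:model}; so $a=\delta_{ij}$ on $(0,s/2)$. For $z\in(s,\tau_j)$ we have $|\gamma|\ge z>s$, where $w_s^{(i)}$ is continuous; so the pointwise average $a_j[w_s^{(i)}](z)$ is continuous in $z$ and equals $a(z)$. Lemma~\ref{lem:variation} and \eqref{eq:choice} give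
\begin{equation}\label{eq:avg}
\big|a_j[w_s^{(i)}](\tau_j/2)-\delta_{ij}\big|\le4^{-j}\qquad(0<s<\tau_j/2).
\end{equation}

Fix $i$. By Lemma~\ref{lem:compact}(b), along a sequence $s_n\downarrow0$ the functions $w^{(i)}_{s_n}$ converge locally uniformly in $U$ to a weak solution $w^{(i)}$ with $0\le w^{(i)}\le1$. By Lemma~\ref{lem:transform}(b), $u_i=hw^{(i)}\in\mathcal{H}$. The cross-section $\gamma(\{\tau_j/2\}\times[0,1]\times S^{d-2})$ is a compact subset of $U$, so \eqref{eq:avg} passes to the limit: the numbers $M_{ij}=a_j[w^{(i)}](\tau_j/2)$ satisfy $|M_{ij}-\delta_{ij}|\le4^{-j}$ for all $i,j$.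

Suppose $\sum_{i\le n}b_iu_i=0$ with real $b_i$. Dividing by $h$ and averaging over the $j$th cross-section gives $\sum_{i\le n}b_iM_{ij}=0$, that is, $b_j=-\sum_{i\le n}b_i(M_{ij}-\delta_{ij})$ for $j\le n$. Hence $|b_j|\le4^{-j}\sum_{i\le n}|b_i|$, and summing over $j$ gives $\sum_{j\le n}|b_j|\le\frac13\sum_{i\le n}|b_i|$. So all $b_i$ vanish, and $u_1,u_2,\dots$ are linearly independent. \qed

\section{The principle for $d\le4$}\label{sec:hold}

Throughout this section $d\in\{2,3,4\}$ and $\mu$ is admissible.

\subsection{Reduction to two solutions without a common minorant}\label{sec:reduction}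

\begin{lemma}\label{lem:reduction}
If $\mathcal{H}$ contains two nonzero elements that are not proportional, then there are nonzero $u,v\in\mathcal{H}$ such that
\begin{equation}\label{eq:singular}
k\in\mathcal{H},\ k\le\min(u,v)\quad\Longrightarrow\quad k=0 .
\end{equation}
\end{lemma}

\begin{proof}
We use that a nonnegative difference of two elements of $\mathcal{H}$ lies in $\mathcal{H}$, and that an element of $\mathcal{H}$ with a zero vanishes identically (Lemma~\ref{lem:sobolev}). Fix $x_0\in U$ and scale the two elements to $u_1\ne u_2$ with $u_1(x_0)=u_2(x_0)$. Neither lies below the other: if $u_1\le u_2$, then $u_2-u_1\in\mathcal{H}$ vanishes at $x_0$, so $u_1=u_2$, and the same holds with the roles exchanged.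

Let $F=\{k\in\mathcal{H}:k\le\min(u_1,u_2)\}$, and take $k_n\in F$ with $k_n(x_0)\to\sup_{k\in F}k(x_0)$. For the weight $h=u_1+u_2$, the functions $k_n/h$ are weak solutions with values in $[0,1]$. By Lemma~\ref{lem:compact}(b) a subsequence converges locally uniformly to a weak solution $W$, and $k_0=hW\in\mathcal{H}$ by Lemma~\ref{lem:transform}(b). So $k_0\in F$ attains the supremum. Put $u=u_1-k_0$ and $v=u_2-k_0$. Both lie in $\mathcal{H}$, and both are nonzero, since $u=0$ would give $u_1=k_0\le u_2$ and $v=0$ would give $u_2=k_0\le u_1$. If $k\in\mathcal{H}$ and $k\le\min(u,v)$, then $k_0+k\in F$, so $k(x_0)=0$ and $k=0$.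
\end{proof}

Let $u,v$ be as in the lemma, and put
\[
h=u+v,\qquad w=\frac uh,\qquad p=\min(w,1-w)=\frac{\min(u,v)}h>0 .
\]
By Lemma~\ref{lem:transform}, we contradict \eqref{eq:singular} as soon as we find a weak solution $q\ne0$ in $U$ with $0\le q\le p$. The plan is to find, at each small scale $r$, a set $K$ in the annulus $\{2r\le|x|\le16r\}$ and to let $e$ be its equilibrium potential, the minimizer that equals $1$ on $K$ and $0$ on $\{|x|<r\}$. Two bounds, uniform in $r$, are needed.
\begin{enumerate}
\item[(I)] $p\ge c_0>0$ on $K$. Since $p$ is a supersolution, this gives $c_0e\le p$.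
\item[(II)] $\max_{S_{1/2}}e\ge c_2>0$. This keeps the limit of $c_0e$ as $r\to0$ from vanishing.
\end{enumerate}
The difficulty is that $\mu$ is unrestricted at the origin, so no Harnack inequality for $u$, $v$ or $h$ is available uniformly in $r$. All we know at scale $r$ is that these functions are positive and superharmonic. We first record the supersolution property.

\begin{lemma}\label{lem:super}
$E(p,\varphi)\ge0$ for every bounded $\varphi\in W^{1,2}$, $\varphi\ge0$, with compact support in $U$.
\end{lemma}

\begin{proof}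
The function $Y=2w-1$ is a bounded weak solution, and $p=w-Y^+$. Let $\psi_n(s)=\min(1,ns^+)$, a nondecreasing Lipschitz function. Then
\[
0=E(Y,\varphi\psi_n(Y))=\int h^2\psi_n(Y)\nabla Y\cdot\nabla\varphi+\int h^2\varphi\,\psi_n'(Y)|\nabla Y|^2\ge\int h^2\psi_n(Y)\nabla Y\cdot\nabla\varphi .
\]
As $n\to\infty$, $\psi_n(Y)\to1_{\{Y>0\}}$, and dominated convergence gives $E(Y^+,\varphi)\le0$. Hence $E(p,\varphi)=E(w,\varphi)-E(Y^+,\varphi)\ge0$.
\end{proof}

In Sections~\ref{sec:outer}, \ref{sec:upper} and \ref{sec:lower}, $h$ is an arbitrary nonzero element of $\mathcal{H}$. We return to $h=u+v$ in Section~\ref{sec:end}.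

\subsection{The outer sphere carries no current}\label{sec:outer}

We want to test weak solutions with functions that do not vanish near $S_1$. This is possible because the weight $h^2$ vanishes at $S_1$ fast enough for cutoff functions to cost nothing. We have no pointwise rate for $h$, so the cutoff is built from $h$ itself:
\[
\chi_\varepsilon=\min\big(1,(2h/\varepsilon-1)^+\big),
\]
which is $0$ where $h\le\varepsilon/2$ and $1$ where $h\ge\varepsilon$. Since $h\to0$ at $S_1$ and $h>0$, the function $\chi_\varepsilon$ vanishes near $S_1$, and $\chi_\varepsilon\to1$ pointwise in $U$ as $\varepsilon\to0$.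

\begin{lemma}\label{lem:cutoff}
For $0<s<1$, $\int_{\{s<|x|<1\}}h^2|\nabla\chi_\varepsilon|^2\,dx\to0$ as $\varepsilon\to0$.
\end{lemma}

\begin{proof}
Let $\eta$ be smooth with $0\le\eta\le1$, $\eta=0$ for $|x|\le s/2$ and $\eta=1$ for $|x|\ge s$. The function $f=(\min(h,\varepsilon)-\varepsilon/2)^+\eta$ is continuous, lies in $W^{1,2}$, has compact support in $U$, and satisfies $0\le f\le\varepsilon$. Its gradient is $\eta1_{\{\varepsilon/2<h<\varepsilon\}}\nabla h+(\min(h,\varepsilon)-\varepsilon/2)^+\nabla\eta$, so \eqref{eq:weak} gives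
\[
\int_{\{\varepsilon/2<h<\varepsilon\}}\eta|\nabla h|^2\le\varepsilon M_s,\qquad M_s=\int_{\{s/2\le|x|<1\}}h\,d\mu+\int|\nabla h||\nabla\eta| .
\]
Here $M_s<\infty$, because $\mu(\{s/2\le|x|\le1\})<\infty$, $h$ is bounded on $\{s/2\le|x|<1\}$, and $\nabla\eta$ has compact support in $U$. Since $\nabla\chi_\varepsilon=(2/\varepsilon)1_{\{\varepsilon/2<h<\varepsilon\}}\nabla h$, the integral in the lemma is at most $\varepsilon^2\cdot4\varepsilon^{-2}\cdot\varepsilon M_s=4\varepsilon M_s$.
\end{proof}

\begin{lemma}\label{lem:outer}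
Let $W$ be a bounded weak solution in $U$ and $0<s<1$. Then $\int_{\{s<|x|<1\}}h^2|\nabla W|^2<\infty$, and $E(W,\psi)=0$ for every bounded $\psi\in W^{1,2}_{loc}(U)$ with $E(\psi)<\infty$ and $\psi=0$ a.e.\ on $\{|x|<s\}$.
\end{lemma}

\begin{proof}
Let $\eta$ be as in the previous proof. Lemma~\ref{lem:compact}(a) with $\zeta=\eta\chi_\varepsilon$ gives
\[
\int h^2\eta^2\chi_\varepsilon^2|\nabla W|^2\le8\sup W^2\Big(\int h^2|\nabla\eta|^2+\int_{\{|x|>s/2\}}h^2|\nabla\chi_\varepsilon|^2\Big),
\]
which stays bounded as $\varepsilon\to0$ by Lemma~\ref{lem:cutoff}. Fatou's lemma gives the first claim. The function $\psi\chi_\varepsilon$ has compact support in $U$, so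
\[
\int h^2\chi_\varepsilon\nabla W\cdot\nabla\psi=-\int_{\{|x|>s\}}h^2\psi\nabla W\cdot\nabla\chi_\varepsilon .
\]
The right side tends to $0$ by the Cauchy--Schwarz inequality, the first claim and Lemma~\ref{lem:cutoff}. The left side tends to $E(W,\psi)$ by dominated convergence.
\end{proof}

\subsection{Superharmonic functions in $L^2$ of spheres}\label{sec:key}

Energy estimates with the weight $f^2$ need cutoff functions $\tau$ with $\int f^2|\nabla\tau|^2$ under control, and the only available yardstick for a positive superharmonic function $f$ on an annulus is its minimum. For radial $\tau$ the energy is $\int\tau'(t)^2N(t)^2\,dt$ with $N(t)=\|f\|_{L^2(S_t)}$, so it suffices that $N$ is comparable with the minimum for many radii $t$. The next lemma provides this; it says that no wire as in Section~\ref{sec:wire} can cross the annulus. For $r>0$ and $f$ continuous on $T$, put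
\[
T=\{2r\le|x|\le16r\},\qquad m_f=\min_Tf .
\]

\begin{lemma}\label{lem:key}
Let $d\le4$, $r>0$, and let $f>0$ be continuous and superharmonic on $\{r<|x|<32r\}$.
\begin{enumerate}
\item[(a)] For $(a,b)\in\{(2,4),(4,8),(8,16)\}$ there is a radial Lipschitz function $\tau=\tau^f_{a,b}$, nondecreasing in $|x|$, with $\tau=0$ for $|x|\le ar$, $\tau=1$ for $|x|\ge br$, and $\int f^2|\nabla\tau|^2\,dx\le Cr^{d-2}m_f^2$.
\item[(b)] $\int_Tf\,dx\le Cr^dm_f$.
\item[(c)] If $f$ is positive, continuous and superharmonic on $\{r/2<|x|<32r\}$, then $f\ge c\,m_f$ on $\{r\le|x|\le16r\}$.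
\end{enumerate}
\end{lemma}

\begin{proof}
Replacing $f$ by $f(r\,\cdot)$ we may take $r=1$. Let $\Omega=\{\frac54<|x|<28\}$, $\Omega'=\{\frac32\le|x|\le24\}$ and $G=G_\Omega$. Write $f=k+G\nu$ on $\Omega$ by the Riesz decomposition, and split $\nu=\nu_1+\nu_2$ with $\nu_1=1_{\Omega'}\nu$.

\emph{Step 1: the far part and the mass of $\nu_1$.} The function $k+G\nu_2$ is nonnegative, harmonic in the interior of $\Omega'$, which is connected and contains $T$, and bounded above by $f$. Harnack's inequality gives $k+G\nu_2\le Cm_f$ on $T$. Since $G$ is positive and lower semicontinuous on $\Omega\times\Omega$, we have $G\ge c$ on the compact set $T\times\Omega'$. At a minimum point $x_*$ of $f$ on $T$ this gives $c\,\nu_1(\Omega')\le G\nu_1(x_*)\le m_f$.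

\emph{Step 2: one pole.} On $\Omega\times\Omega$ we have $|x-y|<56$ and
\begin{equation}\label{eq:Gd2}
G(x,y)\le C|x-y|^{-d/2}.
\end{equation}
For $d=3,4$ this follows from $G\le c_d|x-y|^{2-d}$ and $d-2\le d/2$. For $d=2$, comparison with the disk of radius $56$ about $y$ gives $G\le\frac1{2\pi}\log(56/|x-y|)\le C|x-y|^{-1}$. Let $y\in\Omega'$, $t\in[2,16]$, $\ell=|t-|y||>0$ and $y_t=t\hat y$. For $x\in S_t$ we have $|x-y|\ge\ell$ and $|x-y_t|\le|x-y|+\ell\le2|x-y|$, so $3|x-y|\ge\ell+|x-y_t|$. The set $\{x\in S_t:|x-y_t|<s\}$ has surface measure at most $Cs^{d-1}$. Writing $(\ell+|x-y_t|)^{-d}=\int_{|x-y_t|}^\infty d\,(\ell+s)^{-d-1}\,ds$ and using Fubini's theorem,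
\[
\int_{S_t}G(x,y)^2\,dS(x)\le C\int_0^\infty(\ell+s)^{-d-1}s^{d-1}\,ds\le C\int_0^\infty(\ell+s)^{-2}\,ds=C\ell^{-1}.
\]

\emph{Step 3: superposition.} Let $N(t)=\|f\|_{L^2(S_t)}$. By Steps 1 and 2 and Minkowski's integral inequality, $N(t)\le Cm_f+C\int|t-|y||^{-1/2}\,d\nu_1(y)$ for $t\in[2,16]$. Since $\int_2^{16}|t-s|^{-1/2}\,dt\le C$ for all real $s$, Fubini's theorem and Step 1 give
\begin{equation}\label{eq:N}
\int_2^{16}N(t)\,dt\le Cm_f .
\end{equation}

(a) The function $N$ is continuous and positive on $[2,16]$. Let $\tau$ be radial with $\tau=0$ for $|x|\le a$, $\tau=1$ for $|x|\ge b$, and radial derivative $\tau'=N^{-1}/\int_a^bN^{-1}$ on $(a,b)$. Since $(b-a)^2\le\int_a^bN\int_a^bN^{-1}$ by the Cauchy--Schwarz inequality,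
\[
\int f^2|\nabla\tau|^2=\int_a^b\tau'^2N^2\,dt=(b-a)\Big(\int_a^bN^{-1}\Big)^{-2}\le(b-a)^{-3}\Big(\int_a^bN\Big)^2\le Cm_f^2 .
\]

(b) $\int_Tf=\int_2^{16}\int_{S_t}f\,dS\,dt\le C\int_2^{16}N\,dt\le Cm_f$.

(c) On $T$ there is nothing to prove. Let $\varpi$ be the radial harmonic function on $\{\frac12<|x|<2\}$ with boundary values $0$ on $S_{1/2}$ and $1$ on $S_2$. It is increasing in $|x|$, so $\varpi\ge c$ on $\{1\le|x|<2\}$. The superharmonic function $f-m_f\varpi$ has nonnegative lower limits at both spheres, so $f\ge m_f\varpi$ by the minimum principle.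
\end{proof}

The bound \eqref{eq:Gd2} is the only place in the proof of Theorem~\ref{thm:hold} where $d\le4$ is used. For $d\ge5$, Step 2 with the kernel $|x-y|^{2-d}$ gives the bound $C\ell^{(3-d)/2}$ for the $L^2(S_t)$ norm, which is not integrable in $t$; and Theorem~\ref{thm:fail} shows that Lemma~\ref{lem:key} cannot hold in these dimensions.

\subsection{The current through the annulus: upper bound}\label{sec:upper}

Statements (I) and (II) link the scale $r$ with the fixed sphere $S_{1/2}$. The link is the voltage in the annulus between them. Let $0<r<1/64$ and $A=\{r<|x|<\frac12\}$, so that $\{r<|x|<32r\}\subset A$. Let $g$ be the minimizer of Lemma~\ref{lem:min} for $P=U\setminus A$ and a Lipschitz function $f_0$ with $f_0=0$ on $\{|x|\le r\}$ and $f_0=1$ on $\{|x|\ge\frac12\}$; its energy is finite since $h$ is bounded on $\overline A$. Then $g$ is a weak solution in $A$, and $\nabla g=0$ a.e.\ outside $A$. Moreover $g>0$ in $A$. Otherwise $g\equiv0$ in $A$ by the strong maximum principle, so $\nabla g=0$ a.e.\ in $U$ and $g$ is constant,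 which contradicts the prescribed values. Let $\sigma_g$ be the measure of Lemma~\ref{lem:min}(b) on $O=\{r<|x|<1\}$. It vanishes on $A$, where $g$ is a weak solution, and on $\{|x|>\frac12\}$, where $\nabla g=0$. So $\sigma_g$ is supported by $S_{1/2}$, and the total current $\kappa=\sigma_g(S_{1/2})$ is finite. By Lemma~\ref{lem:transform}(b),
\[
\Gamma=hg
\]
is continuous, positive and superharmonic in $A$, so Lemma~\ref{lem:key} applies to it. We shall see that $\kappa$ is comparable with $r^{d-2}m_hm_\Gamma$.

\begin{example}\label{ex:current}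
Let $d=3$, $\mu=0$ and $h=1/t-1$ with $t=|x|$. In $A$ take $g=(t-r)/((1-t)(1-2r))$. It has the right boundary values, and $t^2h^2g'(t)=(1-r)/(1-2r)$ is constant, so it is a weak solution and hence the minimizer. Integration by parts gives $\kappa=4\pi(1-r)/(1-2r)$. Further $\Gamma=(1-r/t)/(1-2r)$, so $m_\Gamma=1/(2(1-2r))$, while $m_h=(1-16r)/(16r)$. Thus $\kappa/(r\,m_hm_\Gamma)=128\pi(1-r)/(1-16r)$, which stays between two positive constants for $0<r<1/64$.
\end{example}

The upper bound holds in a stronger form, which carries information about every solution below $h$. The idea is that the vector field $h^2(W\nabla g-g\nabla W)$ is divergence free in $A$ when $W$ is a weak solution. Its flux is $\int W\,d\sigma_g$, and we estimate this flux at scale $r$.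

\begin{lemma}\label{lem:upper}
Let $f\in\mathcal{H}$, $f\ne0$, $f\le h$, and $W=f/h$. Then $\int W\,d\sigma_g\le Cr^{d-2}m_fm_\Gamma$.
\end{lemma}

\begin{proof}
Let $\varphi=\tau^\Gamma_{4,8}$ be the function of Lemma~\ref{lem:key}(a) for $\Gamma$, and let $\vartheta$ be smooth with $\vartheta=1$ on $\{|x|\le\frac34\}$ and $\vartheta=0$ near $S_1$. The function $W\varphi\vartheta$ is continuous, lies in $W^{1,2}$, has compact support in $O$, and equals $W$ on $S_{1/2}$. Since $\nabla g=0$ a.e.\ outside $A$ and $\vartheta=1$ on $A$,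
\[
\int W\,d\sigma_g=E(g,W\varphi\vartheta)=E(g,W\varphi).
\]
The function $g\varphi$ is bounded, vanishes on $\{|x|<4r\}$ and equals $1$ on $\{|x|\ge\frac12\}$, so it has finite energy, and $E(W,g\varphi)=0$ by Lemma~\ref{lem:outer}. We subtract; the terms $\varphi\nabla g\cdot\nabla W$ cancel. With $Q=g/W$, which is positive, continuous and in $W^{1,2}_{loc}(A)$, we have $W\nabla g-g\nabla W=Wg\nabla\log Q$ and $h^2Wg=f\,\Gamma$. Hence
\begin{equation}\label{eq:flux}
\int W\,d\sigma_g=\int f\,\Gamma\,\nabla\log Q\cdot\nabla\varphi\le\Big(\int_{\{4r<|x|<8r\}}f^2|\nabla\log Q|^2\Big)^{1/2}\Big(\int\Gamma^2|\nabla\varphi|^2\Big)^{1/2}.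
\end{equation}
The last factor is at most $(Cr^{d-2})^{1/2}m_\Gamma$.

For the first factor we use that $Q$ is a positive solution of an equation with weight $f^2$, whose logarithm has an energy bound independent of $Q$. Indeed $f^2\nabla Q=h^2(W\nabla g-g\nabla W)$, so for bounded $\phi\in W^{1,2}$ with compact support in $A$,
\[
\int f^2\nabla Q\cdot\nabla\phi=E(g,W\phi)-E(W,g\phi)=0 .
\]
Take $\phi=\psi^2/Q$ with $\psi$ Lipschitz with compact support in $A$. Since $\nabla\phi=2\psi\nabla\psi/Q-\psi^2\nabla Q/Q^2$, we get $\int f^2\psi^2|\nabla\log Q|^2=2\int f^2\psi\nabla\psi\cdot\nabla\log Q$, and so $\int f^2\psi^2|\nabla\log Q|^2\le4\int f^2|\nabla\psi|^2$. Let $\psi=\tau^f_{2,4}(1-\tau^f_{8,16})$. It is supported in $T\subset A$ and equals $1$ on $\{4r\le|x|\le8r\}$, and $|\nabla\psi|^2=|\nabla\tau^f_{2,4}|^2+|\nabla\tau^f_{8,16}|^2$ a.e., because each factor equals $1$ where the other varies. Thus the first factor in \eqref{eq:flux} is at most $(Cr^{d-2})^{1/2}m_f$.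
\end{proof}

\subsection{The equilibrium potential: lower bound}\label{sec:lower}

Lemma~\ref{lem:upper} yields lower bounds for the minima $m_u$ and $m_v$. To turn them into a lower bound for $p=\min(u,v)/h$, we must stay where $h$ is comparable with its minimum. This dictates the choice
\[
K=\{x\in T:h(x)\le C_1m_h\}.
\]
The set $K$ is compact, and it is large if $C_1$ is large. By Lemma~\ref{lem:key}(b) and Chebyshev's inequality, $|T\setminus K|\le Cr^d/C_1$. Let $\Theta$ be the set of $\omega\in S^{d-1}$ for which $\{t\in[2r,16r]:t\omega\in K\}$ has positive length. For $\omega\notin\Theta$ almost every point of the segment lies in $T\setminus K$, so $|T\setminus K|\ge d^{-1}(16^d-2^d)r^d|S^{d-1}\setminus\Theta|$. We fix $C_1$, depending only on $d$, so large that $|\Theta|\ge\frac12|S^{d-1}|$.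

Let $\eta\in C_c^\infty(O)$ with $0\le\eta\le1$ and $\eta=1$ near $T$, and let $e$ be the minimizer of Lemma~\ref{lem:min} for $P=K\cup\{0<|x|<r\}$ and $f_0=\eta$. Thus $e=1$ a.e.\ on $K$, $e=0$ a.e.\ on $\{|x|<r\}$, and $e$ is a weak solution in the open set $O\setminus K\supset\{16r<|x|<1\}$. The measure $\sigma_e$ of Lemma~\ref{lem:min}(b) on $O$ is therefore supported by $K$.

\begin{lemma}\label{lem:lower}
$\int e\,d\sigma_g\ge c\,r^{d-2}m_hm_\Gamma$.
\end{lemma}

\begin{proof}
We compute $E(e,g)$ in two ways, which moves the estimate from $S_{1/2}$ to $K$, and then bound the mass of $\sigma_e$ from below.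

\emph{Reciprocity.} Let $\vartheta\in C_c^\infty(A)$ with $\vartheta=1$ near $T$. The function $g(1-\vartheta)$ vanishes a.e.\ on $K\cup\{|x|<r\}$, and its gradient vanishes outside $\overline A$, so its energy is finite and $E(e,g(1-\vartheta))=0$ by Lemma~\ref{lem:min}(a). The function $g\vartheta$ is continuous, lies in $W^{1,2}$ and has compact support in $A$. So $E(e,g)=E(e,g\vartheta)=\int g\,d\sigma_e$. Next let $\vartheta'\in C_c^\infty(\{16r<|x|<1\})$ with $\vartheta'=1$ near $S_{1/2}$. Then $(1-\vartheta')1_{\{|x|<1/2\}}$ is smooth, and $\phi=e(1-\vartheta')1_{\{|x|<1/2\}}$ has finite energy and vanishes a.e.\ outside $A$. Since $\nabla g=0$ a.e.\ outside $A$, Lemma~\ref{lem:min}(a) for $g$ gives $E(g,e(1-\vartheta'))=E(g,\phi)=0$. The function $e\vartheta'$ is continuous, lies in $W^{1,2}$ and has compact support in $O$. So $E(g,e)=E(g,e\vartheta')=\int e\,d\sigma_g$, and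
\begin{equation}\label{eq:recip}
\int e\,d\sigma_g=\int g\,d\sigma_e\ge\frac{m_\Gamma}{C_1m_h}\,\sigma_e(K),
\end{equation}
because $g=\Gamma/h\ge m_\Gamma/(C_1m_h)$ on $K$.

\emph{Mass of $\sigma_e$.} The function $e-\eta$ has finite energy and vanishes a.e.\ on $P$, so $\sigma_e(K)=E(e,\eta)=E(e)$. For a.e.\ $\omega\in\Theta$, the absolutely continuous representative of $t\mapsto e(t\omega)$ vanishes on $(0,r]$ and equals $1$ at some $t\in[2r,16r]$, so $1\le15r\int_r^{16r}|\nabla e(t\omega)|^2\,dt$. By Lemma~\ref{lem:key}(c), $h\ge c\,m_h$ on $\{r\le|x|\le16r\}$. Hence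
\[
\sigma_e(K)=E(e)\ge c\,m_h^2\,r^{d-1}\int_\Theta\int_r^{16r}|\nabla e(t\omega)|^2\,dt\,d\omega\ge c\,m_h^2\,r^{d-1}\frac{|\Theta|}{15r}\ge c\,r^{d-2}m_h^2 .
\]
Inserting this in \eqref{eq:recip} proves the lemma.
\end{proof}

\subsection{Proof of Theorem~\ref{thm:hold}}\label{sec:end}

Suppose the theorem fails for $\mu$. Take $u,v$ from Lemma~\ref{lem:reduction} and $h=u+v$, $w$, $p$ as in Section~\ref{sec:reduction}. Let $0<r<1/64$ and let $g,\sigma_g,\kappa,\Gamma,K,e$ be the objects at scale $r$. Since $e\le1$, Lemma~\ref{lem:lower} and Lemma~\ref{lem:upper} with $f=h$ give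
\begin{equation}\label{eq:chain}
0<c\,r^{d-2}m_hm_\Gamma\le\int e\,d\sigma_g\le\kappa\le Cr^{d-2}m_hm_\Gamma .
\end{equation}
So $\kappa>0$ and $\int e\,d\sigma_g\ge c_2\kappa$ with $c_2>0$ depending only on $d$. As $\sigma_g$ is supported by $S_{1/2}$, this gives $\max_{S_{1/2}}e\ge c_2$, which is (II).

Let $p_0=\min_{S_{1/2}}p>0$, a number that does not depend on $r$. Both $u/h$ and $v/h$ are at least $p_0$ on $S_{1/2}$. Lemma~\ref{lem:upper} with $f=u$ and $f=v$, followed by \eqref{eq:chain}, gives
\[
\min(m_u,m_v)\ge\frac{p_0\,\kappa}{Cr^{d-2}m_\Gamma}\ge c\,p_0\,m_h .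
\]
On $K$ we have $\min(u,v)\ge c\,p_0m_h\ge(c\,p_0/C_1)\,h$. So $p\ge c_0$ on $K$ with $c_0=c\,p_0/C_1$ independent of $r$, which is (I).

We claim that $q_r=c_0e$ satisfies $q_r\le p$ a.e.\ in $U$. Let $\varphi=(q_r-p)^+$. It is bounded, lies in $W^{1,2}_{loc}(U)$, and vanishes a.e.\ on $K$, where $q_r=c_0\le p$, and on $\{|x|<r\}$, where $q_r=0$. Its energy is finite, because $E(q_r)<\infty$ and because $|\nabla p|=|\nabla w|$ a.e.\ and $\int_{\{|x|>r\}}h^2|\nabla w|^2<\infty$ by Lemma~\ref{lem:outer}. Lemma~\ref{lem:min}(a) gives $E(q_r,\varphi)=0$. The function $\varphi\chi_\varepsilon\ge0$ is bounded with compact support in $U$, so Lemma~\ref{lem:super} gives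
\[
0\le E(p,\varphi\chi_\varepsilon)=\int_{\{|x|>r\}}h^2\chi_\varepsilon\nabla p\cdot\nabla\varphi+\int_{\{|x|>r\}}h^2\varphi\nabla p\cdot\nabla\chi_\varepsilon .
\]
As $\varepsilon\to0$, the first term tends to $E(p,\varphi)$ by dominated convergence, and the second tends to $0$ by the Cauchy--Schwarz inequality and Lemma~\ref{lem:cutoff}. So $E(p,\varphi)\ge0$. Since $\nabla\varphi=1_{\{q_r>p\}}\nabla(q_r-p)$, we get $E(\varphi)=E(q_r-p,\varphi)\le0$. Hence $\varphi$ is constant on $U$, and the constant is $0$ because $\varphi=0$ on $\{|x|<r\}$.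

Thus $q_r$ is a weak solution in $\{16r<|x|<1\}$ with $0\le q_r\le p\le1$ everywhere there, by continuity, and $\max_{S_{1/2}}q_r\ge c_0c_2$. By Lemma~\ref{lem:compact}(b), along a sequence $r_n\downarrow0$ the functions $q_{r_n}$ converge locally uniformly in $U$ to a weak solution $q$ with $0\le q\le p$, and $\max_{S_{1/2}}q\ge c_0c_2>0$ because the convergence is uniform on $S_{1/2}$. By Lemma~\ref{lem:transform}(b), $hq$ is a nonzero element of $\mathcal{H}$, and $hq\le hp=\min(u,v)$. This contradicts \eqref{eq:singular}. \qed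

\begin{thebibliography}{1}

\bibitem{program}
\emph{The Schedule Of The Program Can Be Downloaded HERE.},
\texttt{https://www.sfb1283.uni-bielefeld.de/2019\_RTP/program}

\end{thebibliography}
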